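# Negative energy without blowup: travelling waves of the vector nonlinear Schrödinger equation

## 1. Blowup for $\alpha=1$ and for hedgehog data

Let $d\in\{2,3\}$, let $\alpha>0$, and let $\sigma>0$ with $\sigma d\ge2$; if $d=3$ assume also $\sigma<2$, so that the problem is $H^1$-subcritical. The vector nonlinear Schrödinger (VNLS) equation for $E:\mathbb R^d\times[0,T^*)\to\mathbb C^d$ is
$$ i\,\partial_tE+\nabla(\nabla\cdot E)-\alpha\,\nabla\times(\nabla\times E)+|E|^{2\sigma}E=0,\qquad E(x,0)=E_0(x). \tag{1.1}$$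
Equivalently the linear part is $\alpha\Delta E+(1-\alpha)\nabla(\nabla\cdot E)$, and this is how it is read when $d=2$. The equation is a limiting case of the Zakharov system of plasma physics; $\alpha$ is related to the mean thermal velocity of the electrons, and the cubic case $\sigma=1$ is the one arising from the Zakharov system. Solutions are taken in the $H^1$ well-posedness class on their maximal interval $[0,T^*)$. A solution blows up in finite time if $T^*<\infty$, equivalently $\|E(t)\|_{H^1}\to\infty$ as $t\to T^*<\infty$.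

We use the following notation throughout. Put $n=d-1$ and $\langle F,G\rangle=\int F\cdot\bar G\,dx$, and let $\|\cdot\|$ be the $L^2$ norm. Write $(\nabla\wedge R)_{ij}=\partial_iR_j-\partial_jR_i$ and $|\mathrm{curl}\,R|^2=\frac12\sum_{i,j}|\partial_iR_j-\partial_jR_i|^2$. Expanding the square and integrating by parts gives $\|\mathrm{curl}\,R\|^2=\|\nabla R\|^2-\|\nabla\cdot R\|^2=\langle\mathcal CR,R\rangle$ with $\mathcal C=-\Delta+\nabla\nabla\cdot$. Put
$$A=A_\alpha=-\alpha\Delta-(1-\alpha)\nabla\nabla\cdot=-\nabla\nabla\cdot+\alpha\,\mathcal C ,\qquad \mu=\min(1,\alpha).$$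
On the Fourier side, $A$ multiplies the component of $\hat E(\xi)$ along $\xi$ by $|\xi|^2$ and the component orthogonal to $\xi$ by $\alpha|\xi|^2$. Define
$$K=\langle AE,E\rangle=\|\nabla\cdot E\|^2+\alpha\|\mathrm{curl}\,E\|^2,\quad N=\int|E|^{2\sigma+2},\quad M=\int|E|^2,\quad P=\mathrm{Re}\int i\partial_1E\cdot\bar E .$$
Then $K\ge\mu\|\nabla E\|^2$, VNLS reads $i\partial_tE=AE-|E|^{2\sigma}E$, and $M$ and the energy
$$H(E)=\int\Big(\alpha\sum_{i,j}|\partial_iE_j|^2+(1-\alpha)|\nabla\cdot E|^2-\tfrac1{\sigma+1}|E|^{2\sigma+2}\Big)dx=K-\tfrac1{\sigma+1}N$$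
are conserved. For instance, a gradient field $E=\nabla\chi$ has $\mathrm{curl}\,E=0$ and $K=\|\Delta\chi\|^2$, so its energy does not see $\alpha$ at all.

The problem, posed as an open question in "Blowup Phenomena For The Vector" (https://pdfslide.net/documents/blowup-phenomena-for-the-vector-nonlinear-2020-4-8-envelope-of-a-train-of-water.html), is this. Let $\alpha\ne1$, $E_0\in H^1$, $|x|E_0\in L^2$ and $H(E_0)<0$. Must the solution blow up in finite time?

The answer one would first guess is yes. Negative energy means that the focusing term dominates, and for the scalar equation this forces collapse. Let us test the guess, computing with smooth, rapidly decaying solutions.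

**Dilation identities.** Let $G=x\cdot\nabla+\frac d2$, the derivative at $\lambda=1$ of $E_\lambda=\lambda^{d/2}E(\lambda\,\cdot)$. Since $K,P,M$ scale as $\lambda^2,\lambda,1$, differentiating $K(E_\lambda)$, $P(E_\lambda)$, $M(E_\lambda)$ at $\lambda=1$ gives
$$\mathrm{Re}\langle AE,GE\rangle=K,\qquad \mathrm{Re}\langle i\partial_1E,GE\rangle=\tfrac12P,\qquad \mathrm{Re}\langle E,GE\rangle=0. \tag{1.2}$$
Also $\mathrm{Re}(|E|^{2\sigma}E\cdot\overline{x\cdot\nabla E})=\frac1{2\sigma+2}\,x\cdot\nabla|E|^{2\sigma+2}$. Integrating by parts,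
$$\mathrm{Re}\langle|E|^{2\sigma}E,GE\rangle=N\Big(\frac d2-\frac d{2\sigma+2}\Big)=\frac{\sigma d}{2\sigma+2}N. \tag{1.3}$$

Let $W(t)=\mathrm{Im}\langle GE,E\rangle=\mathrm{Im}\int(x\cdot\nabla E)\cdot\bar E$. As $G$ is skew-adjoint, $W'=2\,\mathrm{Im}\langle GE,\partial_tE\rangle$. With $\partial_tE=-i(AE-|E|^{2\sigma}E)$ this is $2\,\mathrm{Re}\langle GE,AE-|E|^{2\sigma}E\rangle$, so for every $\alpha>0$
$$W'=2K-\frac{\sigma d}{\sigma+1}N=2H-\frac{\sigma d-2}{\sigma+1}N\le2H. \tag{1.4}$$

*First test, $\alpha=1$.* Here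
$$\frac d{dt}\int|x|^2|E|^2=2\,\mathrm{Im}\int|x|^2(-\Delta E)\cdot\bar E=4\,\mathrm{Im}\int(x\cdot\nabla E)\cdot\bar E=4W,$$
so the second derivative of the nonnegative quantity $\int|x|^2|E|^2$ is at most $8H<0$. This cannot go on for all time. So for $\alpha=1$ the guess is right, as in the scalar case.

*Second test, hedgehog data, every $\alpha$.* Suppose $E_0(gx)=gE_0(x)$ for all $g\in O(d)$. Then $E_0(x)$ is fixed by the stabilizer of $x$, hence parallel to $x$: $E_0=u_0(r)\hat x$ with $\hat x=x/r$, $r=|x|$. Such a field is the gradient of a radial function, so it is curl-free. Solve the equation with $\alpha=1$. By uniqueness the symmetry persists, so the solution is $u(r,t)\hat x$, it stays curl-free, and therefore it solves (1.1) for every $\alpha$, with the same energy. By the first test it blows up if $H<0$. For example $E_0=\lambda xe^{-|x|^2}$ has $H=\lambda^2K-\frac{\lambda^{2\sigma+2}}{\sigma+1}N<0$ for large $\lambda$ ($K$ and $N$ being those of $xe^{-|x|^2}$), and blows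 up for all $\alpha$.

## 2. The variance when $\alpha\neq1$

The sensible first attempt is to repeat the variance argument for $\alpha\ne1$. By (1.4) half of it survives: $W'\le2H$ for every $\alpha$. The other half is
$$\frac d{dt}\int|x|^2|E|^2=2\,\mathrm{Im}\int|x|^2AE\cdot\bar E=4\,\mathrm{Im}\int\Big[(\nabla\cdot E)(x\cdot\bar E)+\alpha\sum_{i,j}(\partial_iE_j-\partial_jE_i)x_i\bar E_j\Big],$$
because only derivatives falling on $|x|^2$ give imaginary contributions. In the last sum the first part is $(x\cdot\nabla E)\cdot\bar E$. For the second, $\int\sum\partial_jE_i\,x_i\bar E_j=-\int|E|^2-\int(x\cdot E)\overline{\nabla\cdot E}$, whose imaginary part is $\mathrm{Im}\int(\nabla\cdot E)(x\cdot\bar E)$. Hence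
$$\frac d{dt}\int|x|^2|E|^2=4\alpha W+4(1-\alpha)Y,\qquad Y=\mathrm{Im}\int(\nabla\cdot E)(x\cdot\bar E). \tag{2.1}$$
This is the exact point of failure. The function $W$ does go to $-\infty$, but $W$ is no longer the derivative of a positive quantity, and nothing controls $Y$.

Can $Y$ really compensate? Consider a hypothetical wave $E=e^{it}\Phi(x-cte_1)$ with smooth, rapidly decaying $\Phi$. Its variance has $t^2$-coefficient $c^2M$. Comparing the coefficients of $t$ in (2.1), with $W'=-cP$ read off from the definition of $W$ and $P=-\mathrm{Im}\int\partial_1\Phi\cdot\bar\Phi$, gives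
$$2c^2M=-4\alpha cP+4(1-\alpha)c\,\mathrm{Im}\int(\nabla\cdot\Phi)\bar\Phi_1 .$$
If $\sigma d=2$, then (1.4) says $-cP=2H$, so for $\alpha=1$ this reads $H=\frac14c^2M>0$. For $\alpha\ne1$ the last term is free to make room for $H<0$. So moving waves are the place to look, and the guess will indeed turn out to be false.

## 3. Global waves of negative energy: statements

**Theorem 1.** Let $d\in\{2,3\}$, $\sigma=2/d$. There are $1>\alpha_1>\alpha_2>\cdots\to0$ and $\eta_k>0$ such that for every $\alpha\in I_k:=(\alpha_k-\eta_k,\alpha_k)\subset(0,1)$ and all sufficiently small $c\ne0$, VNLS has a solution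
$$E(x,t)=e^{it}\Phi_c(x-cte_1),\ t\in\mathbb R,\qquad \Phi_c\in H^2(\mathbb R^d;\mathbb C^d),\quad e^{\delta\langle x\rangle}\Phi_c\in H^1\ (\text{some }\delta>0),\quad H(\Phi_c)<0 .$$
It is global with constant $H^1$ norm, and $|x|E_0\in L^2$.

**Theorem 2.** (a) If $d=2$, $\sigma=1$, such global negative-energy solutions also exist whenever $1/\alpha\in\bigcup_kI_k$, hence on a sequence of open intervals of $\alpha$ tending to $+\infty$. (b) For each $k$ and $\alpha\in I_k$ there is $\eta>0$ such that such solutions exist for all $(\alpha',\sigma')$ with $|\alpha'-\alpha|<\eta$, $2/d\le\sigma'<2/d+\eta$; in particular for supercritical exponents.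

**Proposition 3.** Let $\omega>0$, $\mu=\min(1,\alpha)$, $c^2<4\mu\omega$, $\sigma d\ge2$, and $\sigma\le1$ if $d=3$. Let $0\ne\Phi\in H^1$ be such that $e^{i\omega t}\Phi(x-cte_1)$ solves VNLS. If $\sigma^2d^2\ge4(\sigma+1)$, then $H(\Phi)\ge0$.

So the answer to the problem is no: counterexamples exist in the cubic case $d=2$, $\sigma=1$, and for $d=3$, $\sigma=2/3$. Not settled is the exact set of $(\alpha,\sigma,d)$ for which the assertion fails. In particular $d=3$, $\sigma=1$ is not decided, and by Proposition 3 these travelling waves cannot decide it.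

## 4. Energy and momentum of a travelling wave

The function $E=e^{i\omega t}\Phi(x-cte_1)$ has $i\partial_tE=e^{i\omega t}(-\omega\Phi-ic\,\partial_1\Phi)(x-cte_1)$, so it solves VNLS iff
$$A\Phi+\omega\Phi+ic\,\partial_1\Phi=|\Phi|^{2\sigma}\Phi. \tag{4.1}$$

**Lemma 4.** Let $c^2<4\mu\omega$ and let $\Phi\in H^1$ solve (4.1), with $\sigma\le1$ if $d=3$. Then $\Phi\in H^2$, $e^{\delta\langle x\rangle}\Phi\in H^1$ for some $\delta>0$, and
$$K+\omega M+cP=N,\qquad 2K+cP=\tfrac{\sigma d}{\sigma+1}N. \tag{4.2}$$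
If $\sigma d=2$, then $H(\Phi)=-\frac12cP(\Phi)$.

**Step 1 (regularity).** The purpose is to get $\Phi\in H^2$. The symbol of $A+\omega+ic\partial_1$ is bounded below by $\mu|\xi|^2+\omega-c\xi_1\ge c_0(1+|\xi|^2)$ with $c_0>0$, because $c^2<4\mu\omega$. The right side of (4.1) is in $L^2$: for $d=2$ always, and for $d=3$ because $2\le2(2\sigma+1)\le6$. So $\Phi\in H^2\subset C_0(\mathbb R^d)$.

**Step 2 (exponential decay).** We test (4.1) with a weighted copy of $\Phi$. Let $w=e^\rho$, $\rho=\delta\min(\langle x\rangle,m)$, a bounded Lipschitz weight with $|\nabla w|\le\delta w$. For $D=\nabla\cdot$ or $D=\mathrm{curl}$, the commutator $[D,w]$ is multiplication by a matrix. From $wD\Phi=D(w\Phi)-[D,w]\Phi$ and $D(w^2\Phi)=wD(w\Phi)+[D,w]w\Phi$,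
$$\langle D\Phi,D(w^2\Phi)\rangle=\|D(w\Phi)\|^2-\langle[D,w]\Phi,D(w\Phi)\rangle+\langle D(w\Phi),[D,w]\Phi\rangle-\|[D,w]\Phi\|^2 .$$
The two middle terms cancel in the real part, so $\mathrm{Re}\langle D\Phi,D(w^2\Phi)\rangle=\|D(w\Phi)\|^2-\|[D,w]\Phi\|^2$, with $|[D,w]\Phi|\le C\delta|w\Phi|$. Also $\mathrm{Re}\langle ic\partial_1\Phi,w^2\Phi\rangle=\mathrm{Re}\langle ic\partial_1(w\Phi),w\Phi\rangle$, since the difference $ic\int w\,\partial_1w\,|\Phi|^2$ is imaginary. Testing (4.1) with $w^2\Phi\in H^1$ and using the lower bound on the symbol for $w\Phi$,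
$$c_0\|w\Phi\|_{H^1}^2-C\delta^2\|w\Phi\|^2\le\int w^2|\Phi|^{2\sigma+2}\le e^{2\delta\langle R\rangle}N+\sup_{|x|>R}|\Phi|^{2\sigma}\,\|w\Phi\|^2 .$$
Since $\Phi\in C_0$, for small $\delta$ and large $R$ the terms with $\|w\Phi\|^2$ are absorbed. The bound on $\|w\Phi\|_{H^1}$ does not depend on $m$. Let $m\to\infty$ and use Fatou's lemma.

**Step 3 (identities).** Pairing (4.1) with $\Phi$ gives the first identity. For the second, pair with $G\Phi$, which is in $L^2$ by Step 2. The identities (1.2) hold for $\Phi\in C_c^\infty$ and are continuous in the norm $\|\Phi\|_{H^2}+\|\langle x\rangle\nabla\Phi\|$. In this norm $C_c^\infty$ approximates our $\Phi$: cut off with $\chi(x/R)$ ($\chi=1$ on the unit ball, supported in $|x|\le2$), where the error term $\langle x\rangle R^{-1}|\nabla\chi(x/R)||\Phi|\le C|\Phi|1_{|x|>R}$ tends to $0$ in $L^2$, and then mollify. The identity (1.3) holds because $\Phi$ is bounded and $|\Phi|^{2\sigma+2}$ and its gradient are integrable against $\langle x\rangle$.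 Thus $K+\frac12cP=\frac{\sigma d}{2\sigma+2}N$. If $\sigma d=2$, then $2H=2K-\frac2{\sigma+1}N=-cP$. $\square$

*Standing waves.* With $c=0$, (4.2) gives $H=K-\frac N{\sigma+1}=\frac{\sigma d-2}{2(\sigma+1)}N\ge0$. Standing waves are global, but never of negative energy; for $\sigma d=2$ they have $H=0$, the borderline. So it is worth setting them in motion.

*Moving waves at $\alpha=1$.* Let $\alpha=1$, $\sigma=2/d$, and let $\Phi\ne0$ be as in Lemma 4 with $0<c^2<4\omega$. Put $\Phi=e^{icx_1/2}\Psi$. Substituting, $-\Delta\Psi+(\omega-\frac{c^2}4)\Psi=|\Psi|^{2\sigma}\Psi$, so $H(\Psi)=0$ by Lemma 4 with speed $0$. Direct computation gives $P(\Phi)=-\frac c2M+P(\Psi)$ and $K(\Phi)=K(\Psi)+\frac{c^2}4M-cP(\Psi)$. Hence $H(\Phi)=\frac{c^2}4M-cP(\Psi)$, while Lemma 4 says $H(\Phi)=-\frac12cP(\Phi)=\frac{c^2}4M-\frac12cP(\Psi)$. So $cP(\Psi)=0$ and $H(\Phi)=\frac{c^2}4M>0$. Galilean invariance makes kinetic energy positive, with mass proportional to $M$. For $\alpha\ne1$ there is no such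 invariance, and the "effective mass" must be computed.

From here through Section 9, $\sigma=2/d$.

## 5. The effective mass of a moving hedgehog

We need a standing wave to set in motion. Take a real hedgehog $Q=u(r)\hat x$ with $AQ+Q=|Q|^{2\sigma}Q$. It is curl-free, so it does not depend on $\alpha$. Write $V=|Q|^{2\sigma}$. Look for a solution of (4.1) with $\omega=1$ of the form $\Phi_c=Q-icR+o(c)$, $R$ real. The derivative of $|E|^{2\sigma}E$ at the real field $Q$ in the imaginary direction $ig$ is $iVg$. So at first order in $c$,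
$$L_\alpha R=\partial_1Q,\qquad L_\alpha:=A_\alpha+1-V .$$
As $P(Q)=0$ ($Q$ is real), $P(\Phi_c)=2\,\mathrm{Re}\int i\partial_1Q\cdot\overline{(-icR)}+o(c)=-2cF(\alpha)+o(c)$, where
$$F(\alpha)=\int\partial_1Q\cdot L_\alpha^{-1}\partial_1Q\,dx .$$
By Lemma 4, $H(\Phi_c)=c^2F(\alpha)+o(c^2)$. So $F$ is the effective mass, up to a factor, and we want an $\alpha$ with $F(\alpha)<0$.

At $\alpha=1$, if $L_1$ is invertible on even fields: $L_1Q=0$ gives $L_1(x_1Q)=-2\partial_1Q$, so $R=-\frac12x_1Q$ and $F(1)=-\frac12\int x_1\partial_1Q\cdot Q=\frac14\int|Q|^2$, in agreement with Section 4. Moving $\alpha$ away from $1$ does not help directly. Differentiating $L_\alpha R_\alpha=f$ in $\alpha$ gives $F'(\alpha)=-\|\mathrm{curl}\,R_\alpha\|^2\le0$, so as $\alpha$ decreases from $1$, $F$ increases until it meets a pole. But just to the left of a pole a nonincreasing function must start from $-\infty$ (reading leftward). So it is enough to find poles of $F$.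

How can one find a pole without solving the equation? Look at $\alpha\to0$. At $\alpha=0$ the equation $-\nabla\nabla\cdot R+(1-V)R=\partial_1Q$ requires division by $1-V$, and $V=1$ on two spheres. This is where a naive limit fails. If one instead lets $\alpha=i\varepsilon\to0$, the limit exists, but it is not real; and this will force poles on the real axis. The model to keep in mind is $F_0(\alpha)=-\cot(1/\sqrt\alpha)$, analytic off $(-\infty,0]$ except for poles. For $\mathrm{Im}\,\alpha>0$, $1/\sqrt\alpha$ is in the lower half-plane, where $\cot$ has positive imaginary part, so $\mathrm{Im}\,F_0<0$. As $\varepsilon\downarrow0$, $\mathrm{Im}\,(i\varepsilon)^{-1/2}\to-\infty$ and $F_0(i\varepsilon)\to-i$. And $F_0$ has poles at $\alpha=(k\pi)^{-2}\to0$, with $F_0\to-\infty$ as $\alpha$ increases to each of them.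

We shall need the shape of $u$ and a nondegeneracy property (Section 6), invertibility for nonreal $\alpha$ (Section 7), the limit of $F(i\varepsilon)$ (Section 8), and the passage from the limit to poles (Section 9).

## 6. The hedgehog profile: existence, shape, nondegeneracy

Put $\varphi(r)=1+n/r^2$. For $Q=u(r)\hat x$ we have $AQ=-\Delta Q=-(u''+\frac nru'-\frac n{r^2}u)\hat x$. So $AQ+Q=|Q|^{2\sigma}Q$ reads, with $V=|u|^{2\sigma}$,
$$u''+\tfrac nru'-\varphi u+Vu=0. \tag{6.1}$$
Let $\mathcal H_*$ be the space of real $g$ on $(0,\infty)$ with $\|g\|_*^2=\int_0^\infty\big(g'^2+n\frac{g^2}{r^2}+g^2\big)r^n\,dr<\infty$; this means exactly that $g\hat x\in H^1(\mathbb R^d)$. For example $g=re^{-r}$ is in $\mathcal H_*$; for $d=2$, $g=e^{-r}$ is not, because $\int_0^1 r^{-1}\,dr=\infty$.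

**Lemma 5.** There is a real-analytic $u:(0,\infty)\to(0,\infty)$ solving (6.1), a multiple of a minimizer of $\|g\|_*^2$ on $\{g\in\mathcal H_*:\int|g|^{2\sigma+2}r^n=1\}$, such that $Q=u\hat x\in H^2\cap C^1$ solves $-\Delta Q+Q=|Q|^{2\sigma}Q$ on $\mathbb R^d$, $u(0)=0$, $u_1:=u'(0)>0$, and $u\le Ce^{-r/2}$.

**Step 1 (minimizer).** If $g\in\mathcal H_*$, then $g(|x|)$ is a radial $H^1$ function, so by Strauss' lemma $\mathcal H_*\hookrightarrow L^{2\sigma+2}(r^ndr)$ is compact ($2\sigma+2=4$ for $d=2$, $10/3$ for $d=3$). A minimizing sequence converges weakly in $\mathcal H_*$ and strongly in $L^{2\sigma+2}$, so a minimizer exists; replacing $g$ by $|g|$, take it $\ge0$. By the Lagrange multiplier rule a positive multiple $u\ge0$ satisfies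
$$\langle u,h\rangle_*=\int u^{2\sigma+1}h\,r^n\,dr\quad\text{for all }h\in\mathcal H_* . \tag{6.2}$$
So (6.1) holds on $(0,\infty)$, and the equation for $Q$ holds on $\mathbb R^d\setminus\{0\}$. Both sides of it are in $H^{-1}$ and $C_c^\infty(\mathbb R^d\setminus\{0\})$ is dense in $H^1(\mathbb R^d)$ for $d\ge2$, so it holds on $\mathbb R^d$.

**Step 2 (positivity and behavior at $0$).** If $u(r_0)=0$ with $r_0>0$, then $u'(r_0)=0$ because $u\ge0$, and ODE uniqueness gives $u\equiv0$, which is false. So $u>0$, and $u,V$ are real-analytic on $(0,\infty)$. As in Lemma 4, $Q\in H^2\subset L^\infty$; then $Q\in W^{2,p}_{loc}$ for all $p<\infty$, so $Q\in C^1$. As $Q$ is odd, $u(0)=0$, and $u_1=u'(0)\ge0$ exists. To see $u_1\neq0$ put $w=u/r$. Then (6.1) becomes $(r^{n+2}w')'=r^{n+2}(1-V)w$, and $r^{n+2}w'=r^{n+1}u'-r^nu\to0$ as $r\to0$, so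
$$w'(r)=r^{-n-2}\int_0^rs^{n+2}(1-V)w\,ds .$$
If $w(0)=u_1=0$, then $|w(r)|\le\int_0^r|w'|\le Cr^2\sup_{[0,r]}|w|$, so $w\equiv0$ near $0$, a contradiction.

**Step 3 (decay).** $Q\in H^2\subset C_0$, so $u\to0$, and for $r\ge R$ large $u''+\frac nru'=(\varphi-V)u\ge\frac12u$. The function $v=e^{-r/2}$ has $v''+\frac nrv'\le\frac14v$. Choose $C$ with $u\le Cv$ at $r=R$. If $z=u-Cv$ were positive somewhere beyond $R$, it would have a positive maximum, where $z''+\frac nrz'\le0$; but there $z''+\frac nrz'\ge\frac12u-\frac14Cv\ge\frac12z>0$. So $u\le Cv$. $\square$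

Let $\ell_+g=-g''-\frac nrg'+\varphi g-(2\sigma+1)Vg$, with form $\langle\ell_+g,g\rangle=\|g\|_*^2-(2\sigma+1)\int Vg^2r^n$; this is the linearization of (6.1). Put $\Pi=\{h\in\mathcal H_*:\int u^{2\sigma+1}h\,r^n=0\}$.

**Lemma 6 (index bound).** $\langle\ell_+h,h\rangle\ge0$ on $\Pi$. Hence $\ell_+$ is not negative definite on any $2$-dimensional subspace of $\mathcal H_*$.

*Proof.* Let $p=2\sigma+2$ and $N_0=\|u\|_*^2=\int u^pr^n$. For $h\in\Pi$, (6.2) gives $\|u+th\|_*^2=N_0+t^2\|h\|_*^2$, and $\int|u+th|^pr^n=N_0+\frac{p(p-1)}2t^2\int Vh^2r^n+o(t^2)$. So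
$$\frac{\|u+th\|_*^2}{(\int|u+th|^pr^n)^{2/p}}=N_0^{1-2/p}\Big(1+\frac{t^2}{N_0}\langle\ell_+h,h\rangle+o(t^2)\Big),$$
and $u$ minimizes the quotient. A $2$-dimensional subspace meets $\Pi$, which has codimension one, in a nonzero vector. $\square$

**Lemma 7 (shape).** There is $r_m>0$ with $u'>0$ on $(0,r_m)$ and $u'<0$ on $(r_m,\infty)$. Moreover $V=1$ exactly at two points $r_1<r_m<r_2$, $V'(r_1)>0>V'(r_2)$, $V<1$ on $(0,r_1)\cup(r_2,\infty)$, $V>1$ on $(r_1,r_2)$, and $u'V'>0$ for $r\ne r_m$. Finally $|u'|\le Cu$ for large $r$.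

**Step 1 (one interval of decrease).** We use $u'$ cut off to intervals as test functions. Differentiating (6.1),
$$\ell_+u'=-\tfrac n{r^2}u'+\tfrac{2n}{r^3}u. \tag{6.3}$$
Let $I$ be a maximal interval with $u'<0$; it is bounded away from $0$ since $u_1>0$. As $Q\in H^2$, we have $u',u''\in L^2(r^ndr)$, so $g=u'1_I\in\mathcal H_*$. Integrating by parts (boundary terms $r^nu'u''$ vanish at finite endpoints since $u'=0$ there, and at infinity along a sequence),
$$\langle\ell_+g,g\rangle=\int_I\Big(-\frac n{r^2}u'^2+\frac{2n}{r^3}uu'\Big)r^n\,dr<0 .$$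
Two such intervals would give a $2$-dimensional negative subspace, contradicting Lemma 6. As $u>0$, $u(0)=0$ and $u\to0$ at infinity, there is exactly one. It is unbounded, since otherwise $u$ would be eventually nondecreasing and positive, and could not tend to $0$. So $\{u'<0\}=(r_m,\infty)$ with $r_m>0$, and $u'\ge0$ on $(0,r_m)$.

**Step 2 (strict increase).** If $u'(r_0)=0$ with $0<r_0<r_m$, then $u'$ has a minimum there, so $u''(r_0)=0$. By (6.1) $V=\varphi$ at $r_0$, and differentiating (6.1), $u'''(r_0)=\varphi'(r_0)u(r_0)<0$, which is impossible at a minimum of $u'$. So $u'>0$ on $(0,r_m)$.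

**Step 3 (the level $V=1$).** At $r_m$, $u'=0$ and $u''\le0$, so (6.1) gives $V(r_m)\ge\varphi(r_m)>1$. As $V=u^{2\sigma}$ rises strictly from $0$ to $V(r_m)$ and then falls strictly to $0$, and $V'=2\sigma Vu'/u$ has the sign of $u'$, the statements on $V$ follow.

**Step 4 (logarithmic derivative).** For $r>r_m$, $\tau=-u'/u>0$ satisfies $\tau'=\tau^2-\frac nr\tau-(\varphi-V)\ge\tau^2-\tau-2$ for large $r$. If $\tau\ge3$ at such an $r$, then $\tau$ becomes infinite at a finite radius, which is impossible as $u>0$. So $\tau<3$ for large $r$. $\square$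

**Lemma 8 (nondegeneracy).** If $g\in\mathcal H_*$ and $\ell_+g=0$, then $g=0$.

Suppose $g\ne0$. The plan is to show that $g/u$ is monotone, and then to contradict this with a Pohozaev-type quantity.

**Step 1 ($g$ has exactly one zero).** Since $\ell_+u=-2\sigma u^{2\sigma+1}$, pairing with $g$ gives $\int u^{2\sigma+1}g\,r^n=0$, so $g$ changes sign. Its zeros in $(0,\infty)$ are simple. Suppose there are at least two; then there are at least three nodal intervals. Let $g_1,g_2\in\mathcal H_*$ be the restrictions of $g$ to two of them. Then $\langle\ell_+g_i,g_i\rangle=\langle\ell_+g,g_i\rangle=0$, and $\langle\ell_+g_1,g_2\rangle=0$ by disjointness. Some $0\ne h\in\mathrm{span}(g_1,g_2)$ lies in $\Pi$, and $\langle\ell_+h,h\rangle=0$. So $h$ minimizes the nonnegative form on $\Pi$, and $\ell_+h=\mu'u^{2\sigma+1}$ for some $\mu'\in\mathbb R$. Pairing with $u$: $\mu'N_0=\langle\ell_+u,h\rangle=-2\sigma\int u^{2\sigma+1}h\,r^n=0$. So $\ell_+h=0$; but $h=0$ on the third interval, so $h=0$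 by ODE uniqueness, a contradiction. Let $\rho_0$ be the only zero; we may take $g>0$ on $(0,\rho_0)$ and $g<0$ on $(\rho_0,\infty)$.

**Step 2 (the quotient $\gamma=g/u$ is strictly decreasing).** As for $Q$, the equation for $g\hat x$ holds on all of $\mathbb R^d$, so $g\hat x\in H^2\subset L^\infty$. The $W^{2,p}$ estimates on unit balls, uniform in the center, give $g\hat x\in C^1$ with $g,g'$ bounded; by oddness $g=O(r)$ at $0$. As $u\ge cr$ near $0$, $\gamma$ is bounded there. From the two equations,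
$$(r^nu^2\gamma')'=\big(r^n(g'u-gu')\big)'=-2\sigma r^nVug,\qquad r^n(g'u-gu')\to0\ \text{ at }0\text{ and at }\infty ,$$
the latter because $u$ and $u'$ decay exponentially. So $r^nu^2\gamma'$ decreases from $0$ on $(0,\rho_0)$ and increases to $0$ on $(\rho_0,\infty)$. Thus $\gamma'<0$ everywhere.

**Step 3 (a Pohozaev-type functional).** We want a quadratic-type expression whose derivative along solutions of (6.1) is a multiple of $u^2$ with one sign change. Let $\beta=\frac n{\sigma+2}$, $k=\sigma\beta$, $q=n+k$. Then $q=(2\sigma+2)\beta$ and $\frac q2+\beta=n$. Put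
$$\mathcal J[v]=r^q\Big(\tfrac12v'^2-\tfrac12\varphi v^2+\tfrac{|v|^{2\sigma+2}}{2\sigma+2}\Big)+\beta r^{q-1}vv'+\tfrac{\beta(1-k)}2r^{q-2}v^2,\qquad \mathrm{Res}(v)=v''+\tfrac nrv'-\varphi v+|v|^{2\sigma}v .$$
In $\mathcal J[v]'-(r^qv'+\beta r^{q-1}v)\mathrm{Res}(v)$ the terms containing $v''$, $r^q\varphi vv'$ and $r^q|v|^{2\sigma}vv'$ cancel. The remaining coefficients are as follows.

- $v'^2$: $r^{q-1}(\frac q2+\beta-n)=0$.
- $|v|^{2\sigma+2}$: $r^{q-1}(\frac q{2\sigma+2}-\beta)=0$.
- $vv'$: $r^{q-2}\big(\beta(q-1)+\beta(1-k)-\beta n\big)=0$.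
- $v^2$: $r^{q-1}\varphi(\beta-\frac q2)-\frac12r^q\varphi'+\frac{\beta(1-k)}2(q-2)r^{q-3}$.

With $\beta-\frac q2=-k$, $\varphi'=-2n/r^3$ and $\beta=k/\sigma$, the last one is
$$h(r)=r^{q-3}\big[-kr^2+(1-k)e_0\big],\qquad e_0=n+\tfrac k{2\sigma}(n+k-2).$$
So
$$\mathcal J[v]'=hv^2+(r^qv'+\beta r^{q-1}v)\,\mathrm{Res}(v). \tag{6.4}$$
For $d=2$: $k=\frac13$, $e_0=\frac89$. For $d=3$: $k=\frac12$, $e_0=\frac{35}{16}$. So $h>0$ for small $r$ and then $h<0$. As $\mathcal J[u]'=hu^2$, and $\mathcal J[u]\to0$ at $0$ (all terms are $O(r^q)$) and at $\infty$, we get $\mathcal J[u]>0$ on $(0,\infty)$.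

**Step 4 (contradiction).** Differentiate (6.4) at $v=u$ in the direction $g$. Since $\mathrm{Res}(u)=0$ and the linearization of $\mathrm{Res}$ is $-\ell_+g=0$, the function $\delta\mathcal J:=\partial_v\mathcal J\,g+\partial_{v'}\mathcal J\,g'$ satisfies $(\delta\mathcal J)'=2hug$. On the other hand $(2\gamma\mathcal J[u])'=2\gamma'\mathcal J[u]+2\gamma hu^2=2\gamma'\mathcal J[u]+2hug$. Subtracting,
$$(2\gamma\mathcal J[u]-\delta\mathcal J)'=2\gamma'\mathcal J[u].$$
At $0$ both $\gamma\mathcal J[u]$ and $\delta\mathcal J$ tend to $0$: $\gamma$, $u'$, $g'$ are bounded, $u,g=O(r)$, and all terms are $O(r^q)$ with $q>0$. At $\infty$, $|\gamma|\mathcal J[u]\le Cr^q|g|u\to0$ because $|u'|\le Cu$, and $\delta\mathcal J\to0$ because $g,g'$ are bounded and $u,u'$ decay exponentially. So $\int_0^\infty\gamma'\mathcal J[u]\,dr=0$, contradicting $\gamma'<0<\mathcal J[u]$. $\square$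

## 7. Linearized operators in symmetry classes

For $\alpha\in\mathbb C\setminus(-\infty,0]$ let
$$L_\alpha=A_\alpha+1-V,\qquad L_\alpha^+=A_\alpha+1-V-2\sigma V\,\hat x\otimes\hat x .$$
For real $\alpha$, the linearization of $AE+E-|E|^{2\sigma}E$ at $Q$ is $f+ig\mapsto L_\alpha^+f+iL_\alpha g$ ($f,g$ real), since in a real direction $f$ the derivative of $|E|^{2\sigma}E$ is $Vf+2\sigma V(\hat x\cdot f)\hat x$.

These operators have kernels that come from invariances: $L_\alpha Q=0$ (phase) and $L^+_\alpha\partial_jQ=0$ (translations). We remove them by symmetry. Note that $Q$ is odd and $\partial_jQ$ is even. Let $R_1$ be the reflection in $x_1$ and let $O(d-1)$ act on $e_1^\perp$.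

**Definition (symmetry classes).** Let $Z=\{R\in H^1(\mathbb R^d;\mathbb R^d):R(-x)=R(x)\}$ and
$$X=\{E\in H^1(\mathbb R^d;\mathbb C^d):E(gx)=gE(x)\ \forall g\in O(d-1),\ E(R_1x)=R_1\overline{E(x)}\}=X_{re}\oplus iX_{im},$$
where $X_{re},X_{im}$ are the real $O(d-1)$-equivariant fields with $R(R_1x)=R_1R(x)$, resp. $R(R_1x)=-R_1R(x)$.

For example $Q\in X_{re}$. Differentiating $Q(R_1x)=R_1Q(x)$ in $x_1$ gives $\partial_1Q\in X_{im}$. Writing $-I=R_1g$ with $g=-1\in O(d-1)$, one sees that fields in $X_{im}$ are even, so $X_{im}\subset Z$, and fields in $X_{re}$ are odd. So the two obvious kernels are gone: $Q\notin Z$ and $\partial_jQ\notin X_{re}$. For complex $\alpha$ we use the complexifications $Z_{\mathbb C}$, $(X_{re})_{\mathbb C}$.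

Recall that an isomorphism plus a compact operator is Fredholm of index $0$, so it is invertible iff it is injective. Here $A_\alpha+1:H^1\to H^{-1}$ is an isomorphism, because its symbol has eigenvalues $|\xi|^2+1$ and $\alpha|\xi|^2+1$, both bounded below in modulus by $c(1+|\xi|^2)$. Multiplication by $V$ or $V\hat x\otimes\hat x$ is compact $H^1\to L^2$, since $V$ is bounded and $V\to0$ at infinity. So $L_\alpha,L_\alpha^+$ are Fredholm of index $0$ and holomorphic in $\alpha$. The same holds between the subspaces of $H^1$ and $H^{-1}$ defined by the symmetries above, because $A_\alpha+1$, hence its inverse, and the potentials respect them. Recall also the analytic Fredholm theorem: if such a holomorphic family on a connected open set is invertible at one point, then it is invertible off a discrete set and its inverse is meromorphic.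

**Lemma 9.** For $\mathrm{Im}\,\alpha\ne0$, $L_\alpha$ is injective on $Z_{\mathbb C}$ and $L_\alpha^+$ on $(X_{re})_{\mathbb C}$. Hence the set $\mathfrak B$ of $\alpha\in(0,\infty)$ where one of these fails to be injective is discrete in $(0,\infty)$; off $\mathfrak B$ both operators are invertible.

**Step 1 (kernel elements are curl-free).** Let $L_\alpha R=0$ or $L_\alpha^+R=0$. Pairing with $R$ and taking imaginary parts, $\mathrm{Im}\,\alpha\,\|\mathrm{curl}\,R\|^2=0$. So $\mathrm{curl}\,R=0$ and $\mathcal CR=0$. Moreover $(A_\alpha+1)R\in L^2$ gives $R\in H^2\subset C^0$, and since $A_\alpha R=-\nabla\nabla\cdot R=-\Delta R$, $R$ is smooth off $0$. Put $D=\nabla\cdot R$.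

**Step 2 ($L_\alpha$ on even fields).** Now $(1-V)R=\nabla D$ is curl-free, and so is $R$, so $\nabla V\wedge R=0$. As $V'\ne0$ for $r\ne r_m$, $R=\rho\hat x$ off $0$ (by continuity also on $r=r_m$). Then $0=\mathrm{curl}\,R$ means $\nabla\rho\wedge\hat x=0$, so $\rho$ is radial, and $R(-x)=R(x)$ forces $R=0$.

**Step 3 ($L^+_\alpha$ on $(X_{re})_{\mathbb C}$).** Write $R=\nabla\chi$ with $\chi\in C^1$; the equation is $(1-V)R-2\sigma V(\hat x\cdot R)\hat x=\nabla D$. For $g\in O(1)\times O(d-1)$ we have $\nabla(\chi\circ g)=g^{-1}R(g\,\cdot)=R$, so $\chi\circ g-\chi$ is constant, hence $0$ (evaluate at $x=0$). The tangential part of the equation says that $D-(1-V)\chi$ has no tangential derivative: $D=(1-V)\chi+\eta(r)$. The radial part, with $V'=2\sigma Vu'/u$, gives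
$$\eta'=V'\chi-2\sigma V\chi_r=-2\sigma Vu\,\partial_r(\chi/u).$$
So $\partial_r(\chi/u)$ is radial, and $\chi=u(r)\omega(\hat x)+\chi_0(r)$ with $\omega$ of mean $0$ on the sphere. Since $D=\Delta\chi$, the mean-zero part of $\Delta\chi=(1-V)\chi+\eta$ is $\Delta(u\omega)=(1-V)u\omega$. By (6.1), $u''+\frac nru'=(1-V)u+\frac n{r^2}u$, so $\Delta_S\omega=-n\omega$, where $\Delta_S$ is the Laplacian of the sphere. Thus $\omega$ is a spherical harmonic of degree one, hence odd. But $-I\in O(1)\times O(d-1)$, so $\omega$ is even. Hence $\omega=0$, $R=\chi_0'\hat x$, and the equation becomes $\ell_+\chi_0'=0$. Lemma 8, applied to real and imaginary parts, gives $R=0$.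

The last claim of the lemma is the analytic Fredholm theorem. $\square$

**Definition (the function $F$).** Let $f=\partial_1Q\in X_{im}\subset Z$ and, meromorphically in $\mathbb C\setminus(-\infty,0]$,
$$F(\alpha)=\int f\cdot R_\alpha\,dx,\qquad R_\alpha=L_\alpha^{-1}f\in Z_{\mathbb C}.$$

**Lemma 10.** $F$ has no nonreal poles, $F(\bar\alpha)=\overline{F(\alpha)}$, $\mathrm{Im}\,F(\alpha)=-\mathrm{Im}\,\alpha\,\|\mathrm{curl}\,R_\alpha\|^2\le0$ for $\mathrm{Im}\,\alpha>0$, and at every pole $\alpha_*>0$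
$$F(\alpha)\to-\infty\qquad(\alpha\uparrow\alpha_*). \tag{7.1}$$

*Proof.* The first two statements follow from Lemma 9 and from $f$ being real. Next, $\overline{F(\alpha)}=\int L_\alpha R_\alpha\cdot\overline{R_\alpha}=\|\nabla\cdot R_\alpha\|^2+\alpha\|\mathrm{curl}\,R_\alpha\|^2+\int(1-V)|R_\alpha|^2$; take imaginary parts. For real regular $\alpha$, $\partial_\alpha R_\alpha=-L_\alpha^{-1}\mathcal CR_\alpha$, so by symmetry $F'(\alpha)=-\int R_\alpha\cdot\mathcal CR_\alpha=-\|\mathrm{curl}\,R_\alpha\|^2\le0$. At a pole $\alpha_*>0$, $F\sim m(\alpha-\alpha_*)^{-j}$ with $m\neq0$ real and $F'\sim-jm(\alpha-\alpha_*)^{-j-1}\le0$ on both sides. So $j$ is odd and $m>0$. $\square$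

**Radial form of $L_\alpha R=f$.** We reduce to an ODE system. Let $f_\xi=\partial_\xi Q$. Since $Q(gx)=gQ(x)$, $f_{g\xi}(gx)=gf_\xi(x)$ for $g\in O(d)$, and $L_\alpha^{-1}f_\xi$ inherits this. So $L_\alpha^{-1}f_\xi(x)=\mathbf R(x)\xi$ with $\mathbf R(gx)=g\mathbf R(x)g^{-1}$. The matrix $\mathbf R(x)$ commutes with the stabilizer of $x$, which is the full orthogonal group of $x^\perp$; so it is a scalar $a(r)$ on $\mathbb C\hat x$ and a scalar $b(r)$ on its orthogonal complement. With $\cos\vartheta=x_1/r$,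
$$R_\alpha=a\cos\vartheta\,\hat x+b\,(e_1-\cos\vartheta\,\hat x).$$
For $f$ itself, $(a,b)=(u',u/r)$. The averages of $\cos^2\vartheta$ and $\sin^2\vartheta$ over the sphere are $\frac1d$ and $\frac nd$, so $\int|R|^2=s_d\int(|a|^2+n|b|^2)r^ndr$ with $s_d=|S^{d-1}|/d$. Using $\nabla\cos\vartheta=\frac1r(e_1-\cos\vartheta\,\hat x)$,
$$\nabla\cdot R=\delta\cos\vartheta,\quad\delta=a'+\tfrac nr(a-b);\qquad\nabla\wedge R=-\kappa\,\hat x\wedge e_1,\quad\kappa=\tfrac1r\big(a-(rb)'\big). \tag{7.2}$$
(The part $a\cos\vartheta\,\hat x$ contributes $\frac are_1\wedge\hat x$ to $\nabla\wedge R$; the other part contributes $b'\hat x\wedge e_1+\frac br\hat x\wedge e_1$.) So $|\mathrm{curl}\,R|=|\kappa||\sin\vartheta|$ and $\|\mathrm{curl}\,R\|^2=s_dn\int|\kappa|^2r^n$. The gradient $\nabla(\delta\cos\vartheta)$ has components $(\delta',\delta/r)$. Integrating the form $s_dn\int\kappa\,\kappa_S\,r^n$ by parts against a test pair $(a_S,b_S)$, one reads off that $\mathcal CR$ has components $\big(\frac{n\kappa}r,\ r^{1-n}(r^{n-1}\kappa)'\big)$.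 Thus $L_\alpha R=f$ is
$$-\delta'+\alpha\tfrac{n\kappa}r+(1-V)a=u',\qquad-\tfrac\delta r+\alpha r^{1-n}(r^{n-1}\kappa)'+(1-V)b=\tfrac ur, \tag{7.3}$$
and $F(\alpha)=s_d\int_0^\infty\big(au'+n\,b\,\frac ur\big)r^n\,dr$.

## 8. The limit of $F(i\varepsilon)$ as $\varepsilon\downarrow0$

**Proposition 11.** $F(i\varepsilon)\to\ell$ as $\varepsilon\downarrow0$, with $\mathrm{Im}\,\ell<0$.

At $\alpha=0$ the system (7.3) asks us to divide by $1-V$, which vanishes at $r_1,r_2$. The remedy is to move the path of integration off the real axis near these two points, to the side on which $\mathrm{Im}(1-V)\ge0$. Then $1-V$ never vanishes and never points opposite to $\alpha=i\varepsilon$, and energy estimates survive.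

**Step 1 (the contour).** Equations (7.2) and (7.3), with $\alpha=i\varepsilon$, form a linear first-order system for $(a,b,\delta,\kappa)$ with coefficients analytic near $(0,\infty)$, so solutions extend wherever the coefficients do. Let $J_1,J_2$ be disjoint compact intervals with $r_i$ in the interior of $J_i$ and $V'\ne0$ on $J_i$; put $I=J_1\cup J_2$. For some $\eta_0>0$ independent of $\varepsilon$ everything extends to the strips $\{t+i\tau:t\in I,|\tau|\le\eta_0\}$ and, after shrinking $\eta_0$, $1-V$ has no zeros there other than $r_1,r_2$. Let $m\in C_c^\infty(I)$ with $0\le m\le1$ on $J_2$, $m=1$ near $r_2$, $-1\le m\le0$ on $J_1$, $m=-1$ near $r_1$, and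
$$\Gamma:\ r(t)=t+i\eta m(t),\quad0<t<\infty,\qquad\nu(t)=1-V(r(t)),\qquad\dot r=dr/dt .$$
As $V$ is real on the axis, $\mathrm{Im}(1-V(t+i\tau))=-\tau V'(t)+O(|\tau|^3)$ and $\mathrm{Re}\,\nu=1-V(t)+O(\eta^2)$. Since $-mV'\ge0$ on $I$, for small $\eta$ we have $\mathrm{Im}\,\nu\ge0$. Also $|\nu|\ge\nu_0>0$: near $r_i$ because $\mathrm{Im}\,\nu\ge c\eta$, elsewhere because $|1-V(t)|\ge c'$. So $\nu=|\nu|e^{i\theta}$ with smooth $\theta:(0,\infty)\to[0,\pi]$, equal to $0$ for $t$ near $0$ or large, and to $\pi$ between $J_1$ and $J_2$. Put $p=e^{-i(\theta/2+\pi/4)}$. Then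
$$\arg(p\nu)=\tfrac\theta2-\tfrac\pi4\in[-\tfrac\pi4,\tfrac\pi4],\qquad\arg(pi)=\tfrac\pi4-\tfrac\theta2\in[-\tfrac\pi4,\tfrac\pi4]. \tag{8.1}$$
This is the whole point of $p$: it turns both $\nu$ and $i$ into the right half-plane. Fix $\eta$ so small that also $|\arg(r^n\dot r)|,|\arg(r^n\overline{\dot r})|\le\frac\pi8$. Off $I$, $r=t$ is real and $p$ is locally constant. Below, functions are evaluated along $\Gamma$ and $\|g\|^2=\int_0^\infty|g(t)|^2t^ndt$. Constants depend on $\eta$ but not on $\varepsilon$.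

**Step 2 (energy identity on $\Gamma$).** Multiply the first equation of (7.3) by $r^np\bar a\dot r$, the second by $nr^np\bar b\dot r$, and integrate in $t$. Along $\Gamma$, $a_t=\dot r(\delta-\frac nr(a-b))$ and $b_t=\dot r(\frac{a-b}r-\kappa)$. Hence
$$-\int\delta_t\,r^np\bar a=\int\delta\,\big[(r^np)_t\bar a+r^np\,\overline{\dot r}\,\bar\delta-npr^n\tfrac{\overline{\dot r}}{\bar r}(\bar a-\bar b)\big],$$
$$n\alpha\int(r^{n-1}\kappa)_t\,rp\bar b=-n\alpha\int r^{n-1}\kappa\big[(rp)_t\bar b+rp\tfrac{\overline{\dot r}}{\bar r}(\bar a-\bar b)-rp\,\overline{\dot r}\,\bar\kappa\big].$$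
Collecting terms,
$$\int pr^n\overline{\dot r}|\delta|^2+n\alpha\int pr^n\overline{\dot r}|\kappa|^2+\int p\nu r^n\dot r(|a|^2+n|b|^2)=\int pr^n\dot r\big(u'\bar a+n\tfrac ur\bar b\big)-\int\delta e_1-n\alpha\int\kappa r^{n-1}e_2, \tag{8.2}$$
$$e_1=(r^np)_t\bar a-npr^n\tfrac{\overline{\dot r}}{\bar r}(\bar a-\bar b)-nr^{n-1}\dot rp\bar b,\qquad e_2=p\dot r\bar a-(rp)_t\bar b-rp\tfrac{\overline{\dot r}}{\bar r}(\bar a-\bar b).$$
Where $r=t$ and $p_t=0$ one finds $e_1=e_2=0$; so $|e_1|,|e_2|\le C1_I(|a|+|b|)$.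

Boundary terms: integrate over $(t_k,T_k)$ with $t_k\to0$, $T_k\to\infty$; all integrals in (8.2) converge absolutely because $R_\alpha\in H^1$. The boundary terms are at most $Cr^n(|\delta a|+|\kappa b|)$. This is integrable at $\infty$, so it vanishes along a sequence. At $0$, $a,b$ are bounded ($R_\alpha\in H^2\subset L^\infty$), and $\int(|\delta|^2+|\kappa|^2)r^n<\infty$ gives a sequence with $r^{n+1}(|\delta|^2+|\kappa|^2)\to0$, so $r^n(|\delta|+|\kappa|)\to0$ as $n\ge1$.

**Step 3 (a priori bound).** Take real parts in (8.2) with $\alpha=i\varepsilon$. By (8.1) and the choice of $\eta$, the arguments of $ip\,r^n\overline{\dot r}$ and $p\nu r^n\dot r$ are at most $\frac{3\pi}8$ in modulus. So the $\kappa$-term has real part $\ge c\varepsilon\|\kappa\|^2$ and the $\nu$-term has real part $\ge c(\|a\|^2+\|b\|^2)$. The $\delta$-term has no sign and goes to the right. With $S=\|a\|+\|b\|$,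
$$cS^2+c\varepsilon\|\kappa\|^2\le C\big(\|\delta\|^2+S+\|\delta\|S+\varepsilon\|\kappa\|S\big),\qquad\varepsilon\|\kappa\|S\le\varsigma\varepsilon\|\kappa\|^2+C_\varsigma\varepsilon S^2 .$$
Choosing $\varsigma$ small and then $\varepsilon\le\varepsilon_0$,
$$\|a\|^2+\|b\|^2+\varepsilon\|\kappa\|^2\le C(\|\delta\|^2+1). \tag{8.3}$$

**Step 4 (compactness and the limit equation).** Let $\varepsilon_j\to0$ and let $N_j\ge c_*>0$ with $\|\delta_j\|/N_j$ bounded; tildes denote division by $N_j$, and $s_j=1/N_j\to s$. By (8.3), $\tilde a_j,\tilde b_j,\sqrt{\varepsilon_j}\tilde\kappa_j$ are bounded. Pass to a subsequence with $\tilde a_j\rightharpoonup a_0$, $\tilde b_j\rightharpoonup b_0$, $\tilde\delta_j\rightharpoonup\delta_0$ in $L^2(t^ndt)$. We claim that $\tilde\delta_j\to\delta_0$ strongly. There are three regions.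

On compact subsets of $(0,\infty)$, (7.3) gives $|\tilde\delta_t|\le C(\varepsilon_j|\tilde\kappa|+|\tilde a|+s_j|u'|)$, bounded in $L^2$; use Rellich's theorem.

In a ball $B$ around $0$ on which $r$ is real, take the divergence of $L_\alpha R=f$. As $\nabla\cdot\mathcal C=0$, $D=\delta\cos\vartheta\in H^1$ satisfies $-\Delta D=\nabla\cdot(f-(1-V)R)$. Caccioppoli's inequality bounds $\tilde D$ in $H^1(\frac12B)$; use Rellich's theorem again.

For large $T$ (so that $r$ is real and $1-V\ge\frac12$ for $t\ge T$), let $\chi_T=0$ for $t<T$, $\chi_T=1$ for $t>2T$, $|\chi_T'|\le2/T$, and multiply (7.3) by $\chi_T^2r^n\bar a$ and $n\chi_T^2r^n\bar b$. Using $a'+\frac nra=\delta+\frac nrb$ and $(rb)'=a-r\kappa$, the integrations by parts of Step 2 give $\int\chi_T^2|\delta|^2r^n+i\varepsilon n\int\chi_T^2|\kappa|^2r^n$ plus cutoff terms. The $|\kappa|^2$ integral is imaginary, so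
$$\int\chi_T^2|\delta|^2r^n+\int\chi_T^2(1-V)(|a|^2+n|b|^2)r^n=\mathrm{Re}\int\Big[\chi_T^2\big(u'\bar a+n\tfrac ur\bar b\big)-2\chi_T\chi_T'\delta\bar a+2i\varepsilon n\,\chi_T\chi_T'\kappa\bar b\Big]r^n .$$
Dividing by $N_j^2$, $\int_{t>2T}|\tilde\delta_j|^2t^n\le C\|f\|_{L^2(|x|>T)}+\frac CT$ uniformly in $j$. This proves the claim.

Since $\varepsilon_j\|\tilde\kappa_j\|\to0$, we may pass to the limit in (7.3) in the sense of distributions on $\Gamma$ (with $'=d/dr=\dot r^{-1}d/dt$). With $y:=\delta_0+su$,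
$$\nu a_0=y',\qquad\nu b_0=\tfrac yr,\qquad\delta_0=a_0'+\tfrac nr(a_0-b_0). \tag{8.4}$$
That is,
$$\mathcal T[y]:=r^{-n}\Big(\frac{r^ny'}{1-V}\Big)'-\frac{n\,y}{r^2(1-V)}-y=-s\,u, \tag{8.5}$$
$$\int\Big(|y'|^2+\frac{|y|^2}{|r|^2}+|y|^2\Big)t^n\,dt<\infty\quad\text{on }\Gamma. \tag{8.6}$$

**Step 5 (behavior at $r_1,r_2$).** Let $y$ satisfy (8.5)–(8.6) on $\Gamma$ with $s\in\{0,1\}$. The ODE (8.5) has coefficients holomorphic near $\Gamma$, so $y$ is the restriction of a holomorphic solution. It continues analytically from $\Gamma$ to the real axis minus $\{r_1,r_2\}$: the two sides of $r_2$ are connected through the upper half-plane, those of $r_1$ through the lower half-plane. Multiplied by $1-V$, (8.5) is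
$$y''+\Big(\frac nr+\frac{V'}{1-V}\Big)y'-\Big(\frac n{r^2}+1-V\Big)y=-su(1-V),$$
and with $x=r-r_i$, $\frac{V'}{1-V}=-\frac1x+$ analytic. So $r_i$ is a regular singular point with indicial polynomial $\varrho(\varrho-1)-\varrho=\varrho(\varrho-2)$. The indices $0,2$ differ by an integer, and a logarithm can appear. The simplest instance is $y''-\frac1xy'-2\lambda y=0$: for a series $1+c_1x+c_2x^2+\cdots$ the order $x^{-1}$ forces $c_1=0$, and at order $x^0$ the contributions $2c_2-2c_2$ cancel and leave $-2\lambda$; a term $\lambda x^2\log x$ contributes $3\lambda-\lambda=2\lambda$ (the logarithms cancel) and repairs this. In our case the same computation gives $2\lambda-n/r_i^2=0$, hence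
$$y=C_0y_2+C_1y_1+y_p,\quad y_1=x^2(1+\cdots),\quad y_2=1+\lambda y_1\log x+O(x^3),\quad y_p=O(x^3),\quad\lambda=\frac n{2r_i^2},$$
with $y_1$, $y_p$ and the remainder in $y_2$ analytic. Here $y_p$ exists because the source is $O(x)$ and $\varrho(\varrho-2)\ne0$ for $\varrho\ge3$; $y_p=0$ if $s=0$. So $y$ is continuous at $r_i$ with $y(r_i)=C_0$. Let $s_i=-V'(r_i)$, so $s_1<0<s_2$ and $1-V=s_ix+O(x^2)$. Then
$$w:=\frac{y'}{1-V}=\frac{n\,y(r_i)}{r_i^2s_i}\log x+\mathrm{const}+o(1). \tag{8.7}$$

**Step 6 (flux identity).** On real intervals put $j=r^n\,\mathrm{Im}(w\bar y)$. As $w\overline{y'}$ is real there and $(r^nw)'=r^n\big(\frac{ny}{r^2(1-V)}+y-su\big)$, we get $j'=r^n\,\mathrm{Im}(-su\bar y)=s\,r^nu\,\mathrm{Im}\,y$. Passing $r_i$ from left to right, $\log x-\log|x|$ jumps by $-i\pi$ at $r_2$ (upper half-plane: $\arg x$ goes from $\pi$ to $0$) and by $+i\pi$ at $r_1$ (lower half-plane). The terms with $\log|x|$ contribute nothing to $\mathrm{Im}(w\bar y)$ in the limit, because $y=y(r_i)+O(x^2\log|x|)$,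 and the constant in (8.7) is the same on both sides. The jump of $j$ is therefore $\mp\pi n\,r_i^{n-2}|y(r_i)|^2/s_i$, with the upper sign for $i=2$; in both cases it equals $-\pi n\,r_i^{n-2}|y(r_i)|^2/|V'(r_i)|$. By (8.6), $j\to0$ along sequences $r\to0$ and $r\to\infty$: near infinity $|j|\le Cr^n|y'||y|$ is integrable, and near $0$ so is $r^{-1}|j|\le Cr^n|y'|\,|y|/r$. Adding up,
$$s\int_0^\infty u\,\mathrm{Im}\,y\;r^n\,dr=\pi n\sum_{i=1,2}r_i^{n-2}\frac{|y(r_i)|^2}{|V'(r_i)|}. \tag{8.8}$$

**Step 7 ($s=0$ implies $y=0$).** By (8.8), $y(r_1)=y(r_2)=0$. So $C_0=0$ at both points, there are no logarithms, $y$ is analytic on $(0,\infty)$, $y=O((r-r_i)^2)$, and $w$ is bounded at $r_i$. Multiply (8.5) by $r^n\bar y$ and integrate over $(r_2,\infty)$. The boundary terms $r^nw\bar y$ vanish, and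
$$\int_{r_2}^\infty\Big(\frac{|y'|^2}{1-V}+\frac{n|y|^2}{r^2(1-V)}+|y|^2\Big)r^n\,dr=0 .$$
As $1-V>0$ there, $y=0$ on $(r_2,\infty)$, hence everywhere by analyticity.

**Step 8 (convergence and a formula for $\ell$).** If $\|\delta_j\|\to\infty$ along some $\varepsilon_j\to0$, take $N_j=\|\delta_j\|$ in Step 4. Then $s=0$ and, by strong convergence, $\|\delta_0\|=1$, so $y=\delta_0\ne0$, contradicting Step 7. So $\|\delta\|$ stays bounded as $\varepsilon\to0$, and we may take $N_j=1$, $s=1$. The limit $y$ is unique, by Step 7 applied to differences, and it determines $a_0,b_0$ by (8.4). By Cauchy's theorem the integral for $F(i\varepsilon)$ over the real axis equals the one over $\Gamma$, so by weak convergence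
$$F(i\varepsilon)\to\ell:=s_d\int_\Gamma\Big(a_0u'+nb_0\frac ur\Big)r^ndr=s_d\int_\Gamma\Big(\frac{y'u'}{1-V}+\frac{nyu}{r^2(1-V)}\Big)r^ndr .$$
Integrate by parts. The boundary terms $r^nwu$ vanish along sequences: at $0$, $u=O(r)$ and $\int|w|^2t^n<\infty$ gives $r^{n+1}|w|^2\to0$, so $r^{n+1}|w|\to0$; at $\infty$, $u$ decays exponentially. So the integral is $-s_d\int_\Gamma u(\mathcal T[y]+y)r^ndr=s_d\int_\Gamma(u-y)u\,r^ndr$. The last integrand is continuous up to the real axis and analytic between, so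
$$\ell=s_d\int_0^\infty(u-y)u\,r^n\,dr,\qquad\mathrm{Im}\,\ell=-s_d\,\pi n\sum_ir_i^{n-2}\frac{|y(r_i)|^2}{|V'(r_i)|}\le0,$$
where the second formula is (8.8) with $s=1$.

**Step 9 ($\mathrm{Im}\,\ell\ne0$).** Suppose $\mathrm{Im}\,\ell=0$. Then $y(r_1)=y(r_2)=0$, so $y$ is analytic on $(0,\infty)$, $y=O((r-r_i)^2)$ and $w$ is bounded at $r_i$. Replace $y$ by $\mathrm{Re}\,y$ on the real axis; still $\mathcal T[y]=-u$, and the integral in (8.6) over the real axis is finite. We show that $y>0$ just to the left of $r_2$ and also $y\le0$ on $(r_1,r_2)$.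

*Outer region.* Test with $y_-=\max(-y,0)$ on $(r_2,\infty)$; boundary terms vanish since $w$ is bounded and $y\to0$ at $r_2$. This gives
$$-\int_{r_2}^\infty\Big(\frac{(y_-')^2}{1-V}+\frac{ny_-^2}{r^2(1-V)}+y_-^2\Big)r^n=\int_{r_2}^\infty uy_-r^n\ge0,$$
so $y\ge0$ on $(r_2,\infty)$. Near $r_2$, with $x=r-r_2$, $y=C_1x^2+O(x^3)$ and so $C_1\ge0$. If $C_1=0$, then $w(r_2)=0$ and $(r^nw)'\to-r_2^nu(r_2)<0$, because $y/(1-V)\to0$. So just to the right of $r_2$ we have $w<0$, $y'=(1-V)w<0$, $y<0$, a contradiction. Hence $C_1>0$, and $y>0$ also just to the left of $r_2$.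

*Middle region.* Let $\rho=V-1>0$ on $(r_1,r_2)$. The profile $u$ is a supersolution-type comparison function there: by (6.1), $r^{-n}(r^nu')'=\frac{nu}{r^2}+(1-V)u$, so
$$\mathcal T[u]=\frac1{1-V}\Big(\frac{nu}{r^2}+(1-V)u\Big)+\frac{u'V'}{(1-V)^2}-\frac{nu}{r^2(1-V)}-u=\frac{u'V'}{(1-V)^2}\ge0, \tag{8.9}$$
the sign by Lemma 7. On $(r_1,r_2)$, $\mathcal T[z]=-r^{-n}\big(\frac{r^nz'}\rho\big)'+\frac{nz}{r^2\rho}-z$. Test $\mathcal T[y]=-u$ with $\phi=y_+=\max(y,0)$ (boundary terms vanish since $y'/\rho$ is bounded and $y\to0$):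
$$\int_{r_1}^{r_2}\Big(\frac{\phi'^2}\rho+\frac{n\phi^2}{r^2\rho}-\phi^2\Big)r^n=-\int_{r_1}^{r_2}u\,y_+\,r^n. \tag{8.10}$$
Write $\phi=u\psi$; then $\phi'^2=u^2\psi'^2+u'(u\psi^2)'$. Integrate the second part by parts; the boundary terms $r^nu'\phi^2/(u\rho)$ tend to $0$ since $\phi=O((r-r_i)^2)$, and $\mathcal T[u]\phi^2$ is bounded. The left side of (8.10) becomes
$$\int_{r_1}^{r_2}\frac{u^2\psi'^2}\rho r^n+\int_{r_1}^{r_2}\mathcal T[u]\,\frac{\phi^2}u\,r^n\ge0 .$$
Hence $y_+=0$ on $(r_1,r_2)$, contradicting $y>0$ just to the left of $r_2$. So $\mathrm{Im}\,\ell<0$. $\square$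

## 9. Poles of $F$ near $\alpha=0$ and the proof of Theorem 1

Recall the Herglotz representation: if $h$ is holomorphic with $\mathrm{Im}\,h\ge0$ in the upper half-plane, then $h(\zeta)=A_0+B_0\zeta+\int\big(\frac1{t-\zeta}-\frac t{1+t^2}\big)dm(t)$ with $A_0\in\mathbb R$, $B_0\ge0$, and a measure $m\ge0$ with $\int\frac{dm}{1+t^2}<\infty$. By Stieltjes inversion, $m$ vanishes on open intervals across which $h$ continues analytically with real values. For example $h=\frac1{t_0-\zeta}$ corresponds to a unit point mass at $t_0$, up to the constant $A_0$.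

**Lemma 12.** $F$ has a pole in $(0,\delta)$ for every $\delta>0$.

*Proof.* Suppose not. The idea is to zoom in at $\alpha=0$: the rescaled functions $F(\varepsilon\zeta)$ converge to the constant $\ell$, but are real on the positive axis.

By Lemma 10, $-F$ maps $\{\mathrm{Im}>0\}$ holomorphically to $\{\mathrm{Im}\ge0\}$, and by assumption it continues analytically across $(0,\delta)$, where it is real. So $-F$ has a Herglotz representation with $m((0,\delta))=0$. By Proposition 11,
$$B_0\varepsilon+\int\frac{\varepsilon\,dm(t)}{t^2+\varepsilon^2}=-\mathrm{Im}\,F(i\varepsilon)\quad\text{is bounded as }\varepsilon\downarrow0. \tag{9.1}$$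
Let $\zeta$ range over a compact subset of $\mathbb C\setminus(-\infty,0]$ and let $\varepsilon$ be small. For $t\le0$, $|t-\varepsilon\zeta|=\varepsilon\big|\frac{|t|}\varepsilon+\zeta\big|\ge c(|t|+\varepsilon)$; for $t\ge\delta$, $|t-\varepsilon\zeta|\ge\frac t2\ge c(t+\varepsilon)$. Hence, by (9.1),
$$\Big|\frac d{d\zeta}F(\varepsilon\zeta)\Big|\le\varepsilon B_0+\int\frac{\varepsilon\,dm(t)}{|t-\varepsilon\zeta|^2}\le C .$$
As $F(\varepsilon i)\to\ell$, the functions $\zeta\mapsto F(\varepsilon\zeta)$ are locally bounded on $\mathbb C\setminus(-\infty,0]$ for small $\varepsilon$. Montel's theorem gives $\varepsilon_j\to0$ with $F(\varepsilon_j\zeta)\to G(\zeta)$ locally uniformly there, $G$ analytic. For every $\tau>0$, $G(i\tau)=\lim F(i\varepsilon_j\tau)=\ell$, so $G\equiv\ell$. But for $\zeta>0$ and small $\varepsilon_j$, $F(\varepsilon_j\zeta)$ is real, so $\ell\in\mathbb R$, contradicting Proposition 11. $\square$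

Poles of $F$ in $(0,\infty)$ lie in the discrete set $\mathfrak B$, so there is a sequence of poles $1>\alpha_1>\alpha_2>\cdots\to0$. By (7.1) and the discreteness of $\mathfrak B$, choose $\eta_k>0$ such that $I_k=(\alpha_k-\eta_k,\alpha_k)\subset(0,1)\setminus\mathfrak B$ and $F<0$ on $I_k$.

**Proof of Theorem 1.** Fix $\alpha\in I_k$ and let $\mathcal G(E,c)=AE+E+ic\,\partial_1E-|E|^{2\sigma}E$. We continue the zero $(Q,0)$ of $\mathcal G$.

**Step 1 (mapping properties).** Let $X^{-1}\subset H^{-1}$ be the distributions with the symmetries of $X$. Then $\mathcal G$ maps $X\times\mathbb R$ into $X^{-1}$. Indeed $A$, $\partial_1$ and the nonlinearity commute with $O(d-1)$. The other symmetry of $X$ is $\mathcal SE=E$ with $\mathcal SE=R_1\overline{E(R_1\cdot)}$. Here $i\partial_1\mathcal SE=-iR_1\overline{(\partial_1E)(R_1\cdot)}=\mathcal S(i\partial_1E)$, while $A$ ($\alpha$ is real) and the nonlinearity clearly commute with $\mathcal S$. Next, $\mathcal G$ is $C^1$ as a map of real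 Banach spaces: $z\mapsto|z|^{2\sigma}z$ is $C^1$ in the real sense with derivative bounded by $C|z|^{2\sigma}$, and the superposition operator of the derivative is continuous $L^{2\sigma+2}\to L^{(\sigma+1)/\sigma}$. By Taylor's formula and Hölder's inequality, $E\mapsto|E|^{2\sigma}E$ is $C^1$ from $L^{2\sigma+2}\supset H^1$ to $L^{(2\sigma+2)/(2\sigma+1)}\subset H^{-1}$.

**Step 2 (implicit function theorem).** We have $Q\in X$, $\mathcal G(Q,0)=0$, and $D_E\mathcal G(Q,0)[f_1+ig_1]=L_\alpha^+f_1+iL_\alpha g_1$ for $f_1\in X_{re}$, $g_1\in X_{im}$. This is an isomorphism $X\to X^{-1}$: $L_\alpha^+$ is injective on $X_{re}$ and $L_\alpha$ on $X_{im}\subset Z$ because $\alpha\notin\mathfrak B$, and both have index $0$. So there is a $C^1$ curve $c\mapsto\Phi_c\in X$ with $\Phi_0=Q$ and $\mathcal G(\Phi_c,c)=0$. As $\partial_c\mathcal G(Q,0)=i\partial_1Q$ with $\partial_1Q\in X_{im}$,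
$$\Phi_c=Q-ic\,R_\alpha+o(c)\ \text{ in }H^1,\qquad R_\alpha=L_\alpha^{-1}\partial_1Q\ \text{ real}.$$

**Step 3 (sign of the energy).** $P$ is a continuous quadratic form on $H^1$ and $P(Q)=0$, so
$$P(\Phi_c)=2\,\mathrm{Re}\int i\partial_1Q\cdot\overline{(-icR_\alpha)}+o(c)=-2cF(\alpha)+o(c).$$
For $c$ small, $c^2<4\min(1,\alpha)$, and Lemma 4 applies with $\omega=1$, $\sigma d=2$:
$$H(\Phi_c)=-\tfrac12cP(\Phi_c)=c^2F(\alpha)+o(c^2)<0\qquad(0<|c|\text{ small}).$$

**Step 4 (this is the solution).** Lemma 4 also gives $\Phi_c\in H^2$ and $e^{\delta\langle x\rangle}\Phi_c\in H^1$, so $E_0=\Phi_c\in H^1$ and $|x|E_0\in L^2$. The function $e^{it}\Phi_c(x-cte_1)$ is in $C(\mathbb R;H^2)$, which embeds in $L^q_{loc}(\mathbb R;W^{1,r})$ for $2\le r<\infty$ ($d=2$), $2\le r\le6$ ($d=3$), hence in the $H^1$ well-posedness class. It solves VNLS, so by uniqueness it is the solution with data $\Phi_c$. So $T^*=\infty$ and $\|E(t)\|_{H^1}$ is constant. $\blacksquare$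

## 10. Large $\alpha$ in two dimensions, and supercritical exponents

**Proof of Theorem 2(a).** The step is an exact duality $\alpha\leftrightarrow1/\alpha$. Let $d=2$, $\sigma=1$, let $\mathcal R(v_1,v_2)=(-v_2,v_1)$ be rotation by $90^\circ$, and write $E=\mathcal R\mathbf E$. Then $|E|=|\mathbf E|$. With $\nabla^\perp=(\partial_2,-\partial_1)$ one has $\nabla\cdot(\mathcal R\mathbf E)=\nabla^\perp\cdot\mathbf E$ and $\mathcal R^{-1}\nabla=\nabla^\perp$. So $\mathcal R^{-1}\nabla\nabla\cdot\mathcal R=\nabla^\perp\nabla^\perp\cdot=\Delta-\nabla\nabla\cdot$, and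
$$\mathcal R^{-1}[\alpha\Delta+(1-\alpha)\nabla\nabla\cdot]\mathcal R=\Delta+(\alpha-1)\nabla\nabla\cdot=\alpha\Big[\frac1\alpha\Delta+\Big(1-\frac1\alpha\Big)\nabla\nabla\cdot\Big].$$
The factor $\alpha$ is absorbed by $x=\sqrt\alpha\,x'$. Hence $E$ solves VNLS with parameter $\alpha$ iff $E'(x',t)=\mathcal R^{-1}E(\sqrt\alpha\,x',t)$ solves it with parameter $1/\alpha$. As $dx=\alpha\,dx'$, $H_\alpha(E)=\alpha H_{1/\alpha}(E')$. If $1/\alpha\in I_k$, apply Theorem 1 to $E'$. $\square$

**Proof of Theorem 2(b).** The step is a second use of the implicit function theorem, around a wave with $c\ne0$. Fix $\alpha\in I_k$ and $c\ne0$ so small that $H(\Phi_c)<0$, that $D_E\mathcal G(\Phi_c,c)$ is invertible from $X$ to $X^{-1}$ (an open condition, true at $c=0$), and that $c^2<4\min(1,\alpha)$. Consider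
$$(E,\alpha',\sigma')\mapsto A_{\alpha'}E+E+ic\,\partial_1E-|E|^{2\sigma'}E$$
from $X$ times a neighborhood of $(\alpha,2/d)$ to $X^{-1}$. We claim that it is continuous together with its $E$-derivative. Only the nonlinear term needs proof. Let $\sigma_-<2/d<\sigma_+$ be close to $2/d$, $E_j\to E$ in $H^1$, $\sigma_j\to\sigma'\in(\sigma_-,\sigma_+)$. Along a subsequence $E_j\to E$ a.e. and $|E_j|\le g$ with $g\in L^2\cap L^{2\sigma_++2}$ (add up the moduli of rapidly decreasing differences); then also $|E|\le g$. So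
$$\big||E_j|^{2\sigma_j}E_j-|E|^{2\sigma'}E\big|\le2(g_-+g_+),\qquad g_\pm=g^{2\sigma_\pm+1}\in L^{p_\pm},\quad p_\pm=\tfrac{2\sigma_\pm+2}{2\sigma_\pm+1}.$$
Multiplying the difference by $g_\pm/(g_-+g_+)$ (by $0$ where $g=0$) splits it into two parts, bounded by $2g_\pm$, which tend to $0$ in $L^{p_\pm}\subset H^{-1}$ by dominated convergence. The derivative, a matrix depending continuously on $(E(x),\sigma')$ and bounded by $C|E|^{2\sigma'}$, is treated in the same way with $g^{2\sigma_\pm}\in L^{(\sigma_\pm+1)/\sigma_\pm}$; multiplication by an element of this space maps $L^{2\sigma_\pm+2}$ to $L^{p_\pm}$. As every sequence has such a subsequence, the claim follows.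

The implicit function theorem with parameters gives solutions $\Phi_{\alpha',\sigma'}\to\Phi_c$ in $H^1$ as $(\alpha',\sigma')\to(\alpha,2/d)$, and then $H_{\alpha',\sigma'}(\Phi_{\alpha',\sigma'})\to H(\Phi_c)<0$. The regularity and decay part of Lemma 4 applies, since $c^2<4\min(1,\alpha')$ and, if $d=3$, $\sigma'<1$ for parameters close to $(\alpha,2/d)$. So $\Phi_{\alpha',\sigma'}\in H^2$ decays exponentially, and one concludes as in Step 4 of the proof of Theorem 1. $\square$

## 11. An energy bound that limits the method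

**Proof of Proposition 3.** We play the two identities (4.2) against the Cauchy–Schwarz bound for the momentum. Put $\mathsf k=K/N$, $\mathsf a=\omega M/N$, $\mathsf p=cP/N$, $\mathsf s=\frac{\sigma d}{\sigma+1}$. By Lemma 4, $\mathsf p=\mathsf s-2\mathsf k$ and $\mathsf a=1-\mathsf k-\mathsf p=1-\mathsf s+\mathsf k$. Since $K\ge\mu\|\nabla\Phi\|^2$ and $c^2<4\mu\omega$,
$$|cP|\le|c|\,\|\nabla\Phi\|\,\|\Phi\|\le2\sqrt{\mu\omega}\,\sqrt{KM/\mu}=2\sqrt{\omega MK},\qquad\text{i.e.}\quad\mathsf p^2\le4\mathsf a\mathsf k .$$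
So $(\mathsf s-2\mathsf k)^2\le4\mathsf k(1-\mathsf s+\mathsf k)$, which simplifies to $\mathsf k\ge\mathsf s^2/4$. Thus
$$\frac HN=\mathsf k-\frac1{\sigma+1}\ge\frac{\sigma^2d^2-4(\sigma+1)}{4(\sigma+1)^2}\ge0 .\qquad\square$$

For $\sigma d=2$ the numerator is $4-4(\sigma+1)<0$, so there is no conflict with Theorem 1. For $d=3$, $\sigma=1$ it is $9-8>0$: there, waves of this kind always have $H\ge0$.
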